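# Nontrivial linear functionals and the axiom of choice

We work in ZF, Zermelo–Fraenkel set theory without the axiom of choice, until the last section, where atoms are allowed.

## 1. Functionals, choice functions, and finite choices

**Definition 1.1 (linear functional).** Let $V$ be a vector space over a field $F$. A linear functional on $V$ is a linear map $f\colon V\to F$. It is *nontrivial* if $f(v)\ne 0$ for some $v\in V$.

*Example.* On $V=F[x]$ the map "constant coefficient" is a nontrivial functional. No choice was needed, because elements of $F[x]$ come with coordinates. In general a space comes without coordinates.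

**Definition 1.2 (the principle (NF)).** For every field $F$ and every nonzero vector space $V$ over $F$, there exists a nontrivial linear functional on $V$.

*Example.* If $V$ is nonzero and finitely generated, the instance of (NF) for $V$ is a theorem of ZF: a finite generating set can be thinned to a finite basis in finitely many steps, and a coordinate function with respect to this basis is a nontrivial functional.

**Definition 1.3 (AC).** For every family $(X_i)_{i\in I}$ of nonempty sets there is a function $c$ on $I$ with $c(i)\in X_i$ for all $i$.

*Example.* If every $X_i$ is a nonempty subset of one well-ordered set $W$, then $c(i)=\min X_i$ is such a function, in ZF.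

**Definition 1.4 (the axiom of multiple choice, MC).** For every family $(X_i)_{i\in I}$ of nonempty sets there is a function $i\mapsto S_i$ such that each $S_i$ is a nonempty finite subset of $X_i$.

*Example.* Let $(P_i)_{i\in I}$ be a family of two-element sets and $X_i=P_i\times\mathbb N$. Then $S_i=P_i\times\{0\}$ is as MC demands, and it is given by a formula. A choice function for $(X_i)$ would select an element of each $P_i$, and no formula in sight does that. MC reduces each set to finitely many candidates and stops there.

We shall also use these textbook facts of ZF.

- **Zermelo's theorem.** If there is a function choosing an element from each nonempty subset of $Y$, then $Y$ can be well-ordered.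
- **Hartogs' theorem.** For every set $X$ there is an ordinal that does not inject into $X$. The least one is the *Hartogs number* of $X$. For instance, the Hartogs number of a three-element set is $4$.
- **The cumulative hierarchy.** Put $V_0=\emptyset$, $V_{\delta+1}=\mathcal P(V_\delta)$, and $V_\gamma=\bigcup_{\delta<\gamma}V_\delta$ for limit $\gamma$. By Foundation every set is a subset of some $V_\beta$. The rank of $x$ is the least $\rho$ with $x\subseteq V_\rho$. So $x\in V_{\rho+1}$, and the elements of $V_\gamma$ are exactly the sets of rank less than $\gamma$. For instance $\{\emptyset\}$ has rank $1$.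

## 2. Rational functions in an arbitrary set of indeterminates

Let $k$ be a field and $A$ a set.

**Definition 2.1 (the field $k(A)$).** A monomial is a finitely supported function $A\to\mathbb N$ (the exponents). A polynomial is a finitely supported function from monomials to $k$. These form the ring $k[A]$, an integral domain, and $k(A)$ is its field of fractions.

*Example.* For $A=\{a,b\}$ this is the usual $k(a,b)$.

The construction uses no choice and no ordering of $A$. A fraction $p/q$ involves finitely many monomials, each with finite support. So **every $u\in k(A)$ lies in $k(S)$ for some finite $S\subseteq A$.** This is the only source of finiteness in the main proof.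

**Definition 2.2 (derivation).** A $k$-derivation of a field $L\supseteq k$ is an additive map $D\colon L\to L$ with $D(uv)=uD(v)+vD(u)$ and $D(c)=0$ for $c\in k$.

*Example.* For $a\in A$ the formal partial derivative $\partial_a$, extended from $k[A]$ to $k(A)$ by the quotient rule, is the $k$-derivation of $k(A)$ with $\partial_a(a)=1$ and $\partial_a(b)=0$ for $b\in A\setminus\{a\}$. If $u\in k(S)$, then $\partial_a u=0$ for every $a\notin S$.

*Example.* On $k(a,b)$ let $D=\partial_a+\partial_b$. Then $D(a)=D(b)=1$ and $D(b-a)=0$. This $D$ measures the effect of translating $a$ and $b$ together.

**Fact 2.3.** The kernel of a derivation $D$ of a field is a subfield.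

It is closed under differences and products by additivity and the Leibniz rule. It contains $1$, since $D(1)=D(1\cdot 1)=2D(1)$ forces $D(1)=0$. If $u\ne 0$ and $D(u)=0$, then $0=D(u\cdot u^{-1})=uD(u^{-1})+u^{-1}D(u)=uD(u^{-1})$, so $D(u^{-1})=0$.

## 3. (NF) between ZF and AC

First, AC implies (NF). Given $0\neq v_0\in V$, AC lets us extend $\{v_0\}$ to a basis of $V$, and the coefficient of $v_0$ is a nontrivial functional.

Second, ZF alone does not prove (NF). Given any field $F$, the universe of set theory can be extended to one in which there is a vector space $V$ over $F$ that is not finitely generated while every proper subspace of it is finitely generated. On such a $V$ there is no nontrivial functional. Indeed, suppose $f(v)\ne 0$. Then $\ker f$ is a proper subspace, hence finitely generated, and $\ker f$ together with $v$ spans $V$, because $w-\frac{f(w)}{f(v)}v\in\ker f$ for every $w$. So $V$ would be finitely generated.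

So (NF) lies above ZF and at or below AC. The question, posed at https://math.stackexchange.com/questions/970194/existence-of-non-trivial-linear-functional-on-any-vector-space, is whether it is all of AC: *if every nonzero vector space has at least one nontrivial functional, can we choose elements from arbitrary families of nonempty sets?* The answer is yes.

**Theorem A (ZF).** (NF) implies AC. Hence, in ZF, (NF) is equivalent to AC.

The proof goes (NF) $\Rightarrow$ MC $\Rightarrow$ AC. Sections 4 to 6 lead to the first implication, and Section 7 proves the second.

## 4. Direct sums of lines: one nonzero value, one index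

We are given a family of nonempty sets and must build a vector space on which a functional encodes choices.

The free vector space on $\bigcup_i X_i$ is no use: "sum of the coefficients" is a functional defined without reference to any choice. So relations are needed to break the symmetry. Try a family of disjoint two-element sets $A_i=\{a,b\}$ ($i\in I$, $I\ne\emptyset$), and over $F=\mathbb Q$ let $V_i$ be the quotient of the free space on $A_i$ by the span of $a+b$. This is a line in which $b=-a$. A functional $g$ that is nonzero on $V_i$ satisfies $g(a)=-g(b)\ne 0$, so it selects an element of $A_i$, the one with positive value. It looks as if we are done: apply (NF) to $V=\bigoplus_i V_i$.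

Here is where this stops. (NF) promises a functional that is nonzero at *some* vector, and we need it to be nonzero on *every* $V_i$. In fact ZF already proves that $V$ has a nontrivial functional: fix one index $i_0$ and one $a\in A_{i_0}$, send $a$ to $1$, and send every other summand to $0$. So the instance of (NF) for $V$ contains no information about the family.

What we want is a space in which nonvanishing at a single vector forces something at every index at once. A field extension $L/K$, with $L$ viewed as a vector space over $K$, has this feature. If $T\colon L\to K$ is $K$-linear with $T(m)\neq 0$, we can use the multiplication of $L$ to move the nonzero value to the vector $1$: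
$$f(v)=\frac{T(vm)}{T(m)},\qquad f(1)=1 .$$
Then $f(c)=c\,f(1)=c$ for all $c\in K$, so $f$ is completely known on $K$. If we arrange that, for every $i$, any two elements of $A_i$ differ by an element of $K$, then $f$ is tied down on each $A_i$ up to one unknown, for all $i$ simultaneously.

## 5. One pair, by hand

Take a single set $A=\{a,b\}$, put $L=k(a,b)$ and $d=b-a$, and let $K=k(d)$. Since $k[a,b]=k[a,d]$, the element $a$ is transcendental over $K$ and $L=K(a)$.

Pick any $c\in K$ and put $t=a-c$, so $L=K(t)$ with $t$ transcendental over $K$. Each element of $K(t)$ is uniquely a polynomial in $t$ plus a proper fraction, so "constant coefficient of the polynomial part" is a $K$-linear map $f\colon L\to K$ with $f(1)=1$ and $f(t)=0$. Now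
$$f(a)=c,\qquad f(b)=f(a+d)=c+d,$$
so
$$a-f(a)=a-c,\qquad b-f(b)=b-c-d=a-c .$$
The two differences agree. Call the common value $u=a-c$. It is an element of $L$ attached to the *set* $\{a,b\}$. Four values of $c$ are instructive.

- $c=0$: $u=a$. The functional selects $a$.
- $c=-d$: $u=b$. The functional selects $b$.
- $c=-d/2$ (characteristic not $2$): $u=\frac{a+b}{2}$. The functional is symmetric in $a$ and $b$ and selects neither, so from one functional we may get a finite set and not a point.
- $c=d^2$: $u=a-(b-a)^2$, with $\partial_a u=1+2(b-a)$ and $\partial_b u=-2(b-a)$.

In all four cases $\partial_a u+\partial_b u=1$. So at least one partial derivative is nonzero, and the set of $x\in A$ with $\partial_x u\ne 0$ is nonempty. One may think of $u$ as a weighted center of $A$, with the partial derivatives as weights. The proof consists in doing this for all $i$ at once.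

The normalization also appears here. The map $T$ = "coefficient of $t$ in the polynomial part" is nontrivial, but $T(1)=0$. With $m=t$ we have $T(m)=1$, and $f(v)=T(vt)$ satisfies $f(1)=1$.

## 6. The extension $k(A)/K$: (NF) implies MC

**Proposition 6.1 (ZF).** (NF) implies MC.

*Proof.* Let $(X_i)_{i\in I}$ be a family of nonempty sets.

**Step 1: build the extension.** The aim is a pair $K\subseteq L$ in which elements of the same set differ by an element of $K$. Put $A_i=\{i\}\times X_i$; these sets are pairwise disjoint. Let $A=\bigcup_i A_i$. Fix a field $k$, for instance $k=\mathbb Q$, and put
$$L=k(A),\qquad K=k\bigl(\,y-x : i\in I,\ x,y\in A_i\,\bigr)\subseteq L,$$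
so $K$ is the subfield of $L$ generated by $k$ and all these differences.

**Step 2: find derivations that kill $K$.** The aim is a tool that distinguishes elements of $A_i$ from elements of $K$. Single partial derivatives do not do it, since $\partial_y(y-x)=1$ for $x\neq y$. Their sum over $A_i$ does. Define
$$D_i=\sum_{a\in A_i}\partial_a .$$
If $u\in k(S)$ with $S$ finite, then $\partial_a u=0$ for $a\notin S$, so the sum $D_i(u)$ has only finitely many nonzero terms, and $D_i\colon L\to L$ is well defined. It is a $k$-derivation: given $u,v\in L$, choose one finite $S$ with $u,v\in k(S)$. On $k(S)$ the map $D_i$ is the finite sum $\sum_{a\in A_i\cap S}\partial_a$, so additivity, the Leibniz rule, and vanishing on $k$ are inherited from the $\partial_a$.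

For $x\in A_i$ we have $D_i(x)=1$, and for $x\in A_j$ with $j\ne i$ we have $D_i(x)=0$. In both cases, if $x,y$ lie in the same $A_j$, then $D_i(y-x)=0$. So the kernel of $D_i$ contains $k$ and all generators of $K$. By Fact 2.3 the kernel is a subfield, hence $D_i$ vanishes on $K$.

**Step 3: apply (NF) once and normalize.** The aim is a $K$-linear $f\colon L\to K$ that is the identity on $K$. $L$ is a nonzero $K$-vector space. By (NF) there are a $K$-linear $T\colon L\to K$ and an $m\in L$ with $T(m)\ne 0$. Fix one such $T$ and one such $m$; this is a single existential instantiation and uses no choice principle. Put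
$$f\colon L\to K,\qquad f(v)=\frac{T(vm)}{T(m)} .$$
The map $v\mapsto vm$ is $K$-linear, so $f$ is $K$-linear. Also $f(1)=1$, so $f(c)=c\,f(1)=c$ for $c\in K$.

**Step 4: attach one element of $L$ to each index.** Let $i\in I$ and $x,y\in A_i$. Since $y-x\in K$,
$$f(y)-f(x)=f(y-x)=y-x,\qquad\text{that is,}\qquad y-f(y)=x-f(x).$$
So the element
$$u_i:=x-f(x)\in L\qquad(x\in A_i)$$
does not depend on which $x\in A_i$ is used. Thus $i\mapsto u_i$ is defined from $f$ as a function on $I$: $u_i$ is the unique element of the set $\{x-f(x):x\in A_i\}$, which is nonempty because $A_i$ is. No elements have been chosen.

**Step 5: extract a finite set.** The aim is to show that $u_i$ really involves elements of $A_i$. Since $f(x)\in K$ and $D_i$ vanishes on $K$,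
$$\sum_{a\in A_i}\partial_a u_i=D_i(u_i)=D_i(x)-D_i(f(x))=1-0=1. \tag{1}$$
Let
$$S_i=\{a\in A_i:\partial_a u_i\neq 0\}.$$
It is finite, because $u_i\in k(S)$ for some finite $S$, and then $S_i\subseteq S$. It is nonempty, because a sum of zeros is not $1$. The second coordinates of the elements of $S_i\subseteq\{i\}\times X_i$ form a nonempty finite subset of $X_i$, given by the same definition for every $i$. This is MC. $\square$

In characteristic $p$ the set $S_i$ can be smaller than the set of elements of $A_i$ occurring in $u_i$: in characteristic $2$, the example $c=d^2$ of Section 5 has $u=a+a^2+b^2$, with $\partial_b u=0$ and $S=\{a\}$. This does no harm, since (1) holds in every characteristic.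

## 7. From finite sets to well-orderings: MC implies AC

This implication is well known (Jech, *The Axiom of Choice*, Ch. 9). Here is a full proof. One cannot simply pick an element from each finite set $S_i$, as that would again need choice. The way around is that in a *linearly ordered* set a nonempty finite subset has a least element.

**Proposition 7.1 (ZF).** MC implies AC.

*Proof.*

**Step (a): every linearly ordered set $(Y,<)$ can be well-ordered.** This step turns finite subsets into points. Apply MC to the family of all nonempty subsets $Z\subseteq Y$, each indexed by itself, to obtain nonempty finite $S_Z\subseteq Z$. Then $Z\mapsto\min S_Z\in Z$ is a choice function on $\mathcal P(Y)\setminus\{\emptyset\}$. By Zermelo's theorem $Y$ can be well-ordered.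

**Step (b): for each ordinal $\alpha$, the power set $\mathcal P(\alpha)$ can be well-ordered.** By (a) it is enough to order it linearly. For $x\ne y$ in $\mathcal P(\alpha)$ let $\xi$ be the least element of the symmetric difference of $x$ and $y$, and put $x<y$ if $\xi\in y$. Exactly one of $x<y$, $y<x$ holds when $x\neq y$. For transitivity let $x<y$ with least difference $\xi$, and $y<z$ with least difference $\zeta$. Then $\xi\in y$ and $\zeta\notin y$, so $\xi\ne\zeta$. Below $\min(\xi,\zeta)$ the three sets agree. If $\xi<\zeta$, then $\xi\notin x$ and $\xi\in y$, and $y,z$ agree at $\xi$, so $\xi\in z$. Thus $\xi$ is the least difference of $x$ and $z$, and it lies in $z$. If $\zeta<\xi$, then $\zeta\in z$ and $\zeta\notin y$, and $x,y$ agree at $\zeta$, so $\zeta\notin x$. Thus $\zeta$ is the least difference of $x$ and $z$, and it lies in $z$. In both cases $x<z$.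

**Step (c): every set can be well-ordered.** We climb the cumulative hierarchy. A set is a subset of some $V_\beta$, so it suffices to well-order each $V_\beta$. If one well-ordered the levels $V_\gamma$ one after another, using (b) afresh at each successor level, one would have to choose a well-ordering infinitely often. To avoid this, fix a single well-ordering large enough for the whole climb. Let $\kappa$ be the Hartogs number of $V_\beta$, and by (b) fix *one* well-ordering $W$ of $\mathcal P(\kappa)$. Define a well-ordering $<_\gamma$ of $V_\gamma$ by recursion on $\gamma\le\beta$.

- For $\gamma=0$: $V_0=\emptyset$, with the empty ordering.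
- For $\gamma=\delta+1$: let $\eta$ be the order type of $(V_\delta,<_\delta)$. Then $\eta$ is in bijection with $V_\delta\subseteq V_\beta$. If $\eta\ge\kappa$, then $\kappa$ would inject into $V_\beta$, which is false; so $\eta<\kappa$. The unique isomorphism $V_\delta\cong\eta$ induces an injection
$$V_{\delta+1}=\mathcal P(V_\delta)\to\mathcal P(\eta)\subseteq\mathcal P(\kappa).$$
Let $<_{\delta+1}$ be the pullback of $W$ along it.
- For $\gamma$ a limit: order $V_\gamma$ first by rank, and elements of equal rank $\rho$ by $<_{\rho+1}$. Here $\rho<\gamma$, so $\rho+1<\gamma$ and $<_{\rho+1}$ has been defined. This is a well-ordering: in a nonempty $Z\subseteq V_\gamma$, let $\rho$ be the least rank that occurs. The elements of $Z$ of rank $\rho$ lie in $V_{\rho+1}$, and the $<_{\rho+1}$-least of them is the least element of $Z$.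

Each clause determines $<_\gamma$ from $W$ and the earlier orderings, so the recursion makes no choices. At $\gamma=\beta$ we obtain a well-ordering of $V_\beta$.

**Step (d): AC.** Given nonempty sets $(X_i)_{i\in I}$, well-order $\bigcup_i X_i$ and let $c(i)$ be the least element of $X_i$. $\square$

Propositions 6.1 and 7.1 together prove that (NF) implies AC. The converse was shown in Section 3, so Theorem A is proved.

## 8. One ground field, and only field extensions

The proof of Proposition 6.1 used a single kind of instance of (NF), over an arbitrary ground field $k$. Recording this gives a stronger statement.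

**Theorem B (ZF).** Fix any field $k$. The following are equivalent:

1. AC;
2. every nonzero vector space over every field $K\supseteq k$ has a nontrivial linear functional;
3. for every field extension $L/K$ with $K\supseteq k$ there is a nonzero $K$-linear map $L\to K$.

In particular, (NF) restricted to fields of characteristic $0$, or to fields of characteristic $p$ for a single prime $p$, is already equivalent to AC.

*Proof.* **(1)$\Rightarrow$(2).** Extend a nonzero vector to a basis and take its coefficient, as in Section 3. **(2)$\Rightarrow$(3).** $L$ is a nonzero $K$-vector space. **(3)$\Rightarrow$(1).** In the proof of Proposition 6.1 the field $k$ was arbitrary, the field $K$ contains $k$, and (NF) was used only to get a nonzero $K$-linear map $T\colon L\to K$. So (3) implies MC, and Proposition 7.1 gives AC.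

For the last sentence, take $k=\mathbb Q$ or $k=\mathbb F_p$. Every field $K\supseteq k$ has the same characteristic as $k$, so (NF) restricted to that characteristic implies (2), hence AC. Conversely AC implies all of (NF). $\square$

## 9. Weights on each $A_i$ and the polynomial ring $K[A]$

The passage from one family to a functional can nearly be reversed, family by family, without any choice axiom. The right object is a system of weights, as in Section 5.

Let $(A_i)_{i\in I}$ be a family of pairwise disjoint nonempty sets and $k$ a field. Define $A=\bigcup_i A_i$, $L=k(A)$ and $K$ as in Section 6, and let $R=K[A]\subseteq L$ be the $K$-subalgebra generated by $A$.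

*Example.* For the single pair $A=\{a,b\}$ of Section 5, $R=K[a]$ is the polynomial ring in one variable over $K=k(b-a)$, since $b=a+(b-a)$.

**Theorem C (ZF).** For a fixed family $(A_i)_{i\in I}$ of pairwise disjoint nonempty sets and a fixed field $k$, the following are equivalent:

1. the $K$-vector space $R$ has a nontrivial linear functional;
2. there is a family $(w_i)_{i\in I}$ of finitely supported functions $w_i\colon A_i\to K$ with $\sum_{a\in A_i}w_i(a)=1$.

If $\operatorname{char}k=0$, these are equivalent to:

3. there is a function assigning to each $i$ a nonempty finite subset of $A_i$.

In any characteristic, (1) and (2) imply (3).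

*Proof.* **(1)$\Rightarrow$(2): the weights are partial derivatives.** Let $T\colon R\to K$ be $K$-linear with $T(m)\ne 0$, $m\in R$. Since $R$ is a ring, $vm\in R$ for $v\in R$, and $f(v)=T(vm)/T(m)$ is a $K$-linear map $R\to K$ with $f(1)=1$. Steps 4 and 5 of Section 6 evaluate $f$ only at elements of $A\subseteq R$ and of $K\subseteq R$, so they give $u_i=x-f(x)$ ($x\in A_i$), independent of $x$, satisfying (1). Put $w_i(a)=\partial_a u_i$ for $a\in A_i$. Then $w_i$ is finitely supported and has sum $1$.

It remains to see that $w_i$ has values in $K$. Fix $a\in A$ and consider $\{z\in K:\partial_a z\in K\}$. By the sum, product and quotient rules it is a subfield of $K$. It contains $k$, where $\partial_a$ is $0$. It contains all generators $y-x$, since $\partial_a(y-x)\in\{0,1,-1\}\subseteq k$. So it is all of $K$, that is, $\partial_a K\subseteq K$. Therefore $\partial_a u_i=\partial_a x-\partial_a f(x)\in K$, because $\partial_a x\in\{0,1\}$ and $f(x)\in K$.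

**(2)$\Rightarrow$(1), first part: new generators.** The aim is to replace $A$ by one generator per index. Put $u_i=\sum_{a\in A_i}w_i(a)\,a\in R$. For $x\in A_i$, since the weights sum to $1$,
$$u_i-x=\sum_{a\in A_i}w_i(a)(a-x)\in K. \tag{2}$$
So $x=u_i-(u_i-x)\in K[u_i]$ for every $x\in A_i$, and $R=K[u_i:i\in I]$.

**(2)$\Rightarrow$(1), second part: the $u_i$ are algebraically independent over $K$.** The idea is to translate the sets $A_i$ independently of one another; this fixes $K$ and moves the $u_i$. Suppose $P(u_{i_1},\dots,u_{i_n})=0$ with $P\in K[t_1,\dots,t_n]$ and distinct indices $i_1,\dots,i_n$. Let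
$$\sigma\colon k[A]\to k[A][s_1,\dots,s_n]$$
be the $k$-algebra map with $x\mapsto x+s_j$ for $x\in A_{i_j}$ and $x\mapsto x$ for all other $x\in A$. Following $\sigma$ by the map $s_j\mapsto 0$ gives the identity of $k[A]$. So $\sigma$ is injective, and it extends to an embedding of fraction fields $\sigma\colon L\to L(s_1,\dots,s_n)$.

It fixes $k$ and every generator $y-x$ of $K$: two elements of the same $A_i$ are translated by the same amount. Hence $\sigma$ fixes $K$ pointwise. For $x\in A_{i_j}$, write $u_{i_j}=x+(u_{i_j}-x)$ with $u_{i_j}-x\in K$ by (2). Then
$$\sigma(u_{i_j})=x+s_j+(u_{i_j}-x)=u_{i_j}+s_j .$$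
Applying $\sigma$ to $P(u_{i_1},\dots,u_{i_n})=0$, and using that the coefficients of $P$ lie in $K$, we get
$$P(u_{i_1}+s_1,\dots,u_{i_n}+s_n)=0\quad\text{in } L(s_1,\dots,s_n).$$
The elements $u_{i_j}+s_j$ are algebraically independent over $L\supseteq K$: the $L$-algebra automorphism $s_j\mapsto s_j+u_{i_j}$ of $L[s_1,\dots,s_n]$ carries the $s_j$ to them. So $P=0$.

**(2)$\Rightarrow$(1), third part: the functional.** By the two previous parts $R$ is the polynomial ring over $K$ in the indeterminates $u_i$. Evaluation at $u_i=0$ for all $i$ is a $K$-linear map $R\to K$ with $1\mapsto 1$, so it is nontrivial.

**(2)$\Rightarrow$(3), any characteristic.** Assign to $i$ the support of $w_i$. It is finite, and it is nonempty because the sum of the values is $1$.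

**(3)$\Rightarrow$(2), characteristic $0$.** Given nonempty finite $S_i\subseteq A_i$, let $w_i(a)=1/|S_i|$ for $a\in S_i$ and $w_i(a)=0$ otherwise. $\square$

The last step divides by $|S_i|$, and this is where characteristic $0$ enters. In characteristic $2$, no other symmetric formula can replace it for a pair. Let $A_i=\{a,b\}$ and let $\tau$ be the automorphism of $L$ that swaps $a$ and $b$ and fixes $k$ and all other elements of $A$. Then $\tau(b-a)=a-b=b-a$, so $\tau$ fixes $K$ pointwise. A symmetric recipe would give weights in $K$ with $w_i(b)=\tau(w_i(a))=w_i(a)$, and their sum would be $2w_i(a)=0\ne 1$.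

## 10. Atoms: (NF) without Foundation

Where was Foundation used? Only in Step (c) of Section 7, where every set was placed inside some $V_\beta$. To see that this use is essential, we pass to set theory with atoms.

**Definition 10.1 (ZFA).** ZFA is set theory with a set of *atoms*: objects that have no elements and are different from $\emptyset$. Extensionality is required for sets only, and all sets are built up from atoms and $\emptyset$ by iterating the power set operation. A set is *pure* if no atoms are used in building it.

*Example.* If $a\ne b$ are atoms, then $\{a\}$ and $\{b\}$ are different sets, and $\{\emptyset\}$ is pure. All ordinals are pure.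

The proof of Proposition 6.1 uses neither Foundation nor extensionality for atoms, so **(NF)$\Rightarrow$MC also holds in ZFA**. The step to AC does not survive.

**Theorem D.** ZFA + (NF) does not prove AC (assuming ZF is consistent).

The model is a permutation model. Here is what we need about these (Jech, *The Axiom of Choice*, Ch. 4).

**Definition 10.2 (permutation model).** Let $\mathcal M$ be a model of ZFA + AC and $G$ a group, in $\mathcal M$, of permutations of the atoms. Each $g\in G$ acts on all of $\mathcal M$ by $g(x)=\{g(y):y\in x\}$ for sets $x$. A *normal filter* $\mathcal F$ is a nonempty collection of subgroups of $G$, closed under larger subgroups, finite intersections, and conjugation, such that the stabilizer of each atom is in $\mathcal F$. An object $x$ is *symmetric* if its stabilizer $\{g\in G:g(x)=x\}$ is in $\mathcal F$. The permutation model $\mathcal N$ consists of the objects that are symmetric and all of whose elements, elements of elements, and so on, are symmetric.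

The facts we use are these. $\mathcal N$ is a model of ZFA. It contains all atoms and all pure sets, and it contains the elements of each of its sets. A set $x\in\mathcal M$ with $x\subseteq\mathcal N$ belongs to $\mathcal N$ as soon as it is symmetric. Each $g$ is an automorphism of $\mathcal M$; in particular $g$ fixes pure sets, $g((x,y))=(g(x),g(y))$, and a function $h$ satisfies $g(h)=h$ exactly when its domain is fixed and $h(g(x))=g(h(x))$ for all $x$ in it.

*Example.* If $g$ swaps the atoms $a,b$, then $g$ fixes the set $\{a,b\}$ but sends the ordered pair $(a,b)$ to $(b,a)$.

*Proof of Theorem D.*

**Step 1: the model.** If ZF is consistent, so is ZFA + AC with a set of atoms $\bigsqcup_{p\text{ prime}}A_p$, $|A_p|=p$. Let $\mathcal M$ be such a model, with a cyclic shift of each $A_p$ fixed. Let $G=\prod_p\mathbb Z/p$ act on the atoms, the $p$-th factor cyclically shifting $A_p$. Put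
$$G_n=\{g\in G:g_p=0\text{ for all }p\le n\}.$$
These subgroups decrease with $n$. Let $\mathcal F$ consist of the subgroups that contain some $G_n$. It is closed under conjugation because $G$ is abelian, and each atom of $A_p$ is fixed by $G_p$. So $\mathcal F$ is a normal filter. Let $\mathcal N$ be its permutation model. Thus $x$ is symmetric exactly when some $G_n$ fixes $x$.

**Step 2: AC fails in $\mathcal N$.** Every $g\in G$ maps each $A_p$ onto itself, so the family $(A_p)_p$ is fixed by $G$ and lies in $\mathcal N$. Suppose $c\in\mathcal N$ is a choice function for it. Some $G_n$ fixes $c$. Take a prime $p>n$ and let $g$ shift $A_p$ by one and fix all other atoms. Then $g\in G_n$, so $g(c(p))=c(g(p))=c(p)$, because $p$ is pure. But $g$ moves every element of $A_p$, a contradiction.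

It remains to prove that (NF) holds in $\mathcal N$. Let $F,V\in\mathcal N$ be a field and a nonzero $F$-vector space, and let $0\ne v_0\in V$. In $\mathcal M$ there are nontrivial functionals on $V$, by AC, but they need not be symmetric. We make one symmetric by averaging. The group is infinite, so the point is that for each single vector only a finite quotient matters; and the orders of these quotients must be invertible in $F$.

**Step 3: a group that respects the data and has good indices.** Choose $n$ such that $H=G_n$ fixes $F$, $V$, their operations, and $v_0$, and also $n\ge\operatorname{char}F$. This is possible since these are finitely many symmetric objects. Each $h\in H$ then acts on $F$ by a field automorphism and on $V$ by an additive bijection, with $h(cv)=h(c)h(v)$. For $m\ge n$,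
$$|H/G_m|=\prod_{n<p\le m}p,$$
where $p$ runs over primes. This integer is invertible in $F$: if $F$ has prime characteristic $q$, then $q\le n$, so $q$ is not among the factors. By AC in $\mathcal M$ choose an $F$-linear $f_0\colon V\to F$ in $\mathcal M$ with $f_0(v_0)=1$.

**Step 4: for each vector, only finitely many conjugates matter.** For $v\in V$ and $h\in H$ put
$$\phi_v(h)=h\bigl(f_0(h^{-1}v)\bigr)\in F .$$
Fix $v$. As $v\in\mathcal N$, some $G_m$ with $m\ge n$ fixes $v$. For $g\in G_m$, commutativity gives
$$(hg)^{-1}v=h^{-1}g^{-1}v=h^{-1}v. \tag{3}$$
So $h^{-1}v$ depends only on the class of $h$ in the finite group $H/G_m$ and takes finitely many values. The finitely many elements $f_0(h^{-1}v)$ of $F\subseteq\mathcal N$ are symmetric, so some $G_{m'}$ with $m'\ge m$ fixes all of them. For $g\in G_{m'}$, using (3),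
$$\phi_v(hg)=hg\bigl(f_0(h^{-1}v)\bigr)=h\bigl(f_0(h^{-1}v)\bigr)=\phi_v(h).$$
Thus $\phi_v$ factors through the finite group $H/G_{m'}$.

**Step 5: average.** Let
$$f(v)=\frac{1}{|H/G_{m'}|}\sum_{h\in H/G_{m'}}\phi_v(h)\in F,$$
where $m'\ge n$ is any number such that $\phi_v$ factors through $H/G_{m'}$. The value does not depend on $m'$: if $m''\ge m'$, each class of $H/G_{m'}$ splits into $|G_{m'}/G_{m''}|$ classes of $H/G_{m''}$, on each of which $\phi_v$ has the same value, so sum and denominator are multiplied by the same integer, which is invertible in $F$. Any two admissible values are compared in this way through the larger one. Hence $f\colon V\to F$ is a well-defined function in $\mathcal M$.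

**Step 6: $f$ is a nontrivial functional and lies in $\mathcal N$.** We check four things.

*Additivity.* For $v,w\in V$ we have $\phi_{v+w}(h)=\phi_v(h)+\phi_w(h)$, because $h^{-1}$, $f_0$ and $h$ are additive. Average over $H/G_{m'}$ with $m'$ large enough for $v$, $w$ and $v+w$.

*Scalars.* For $c\in F$,
$$\phi_{cv}(h)=h\bigl(f_0(h^{-1}(c)\,h^{-1}v)\bigr)=h\bigl(h^{-1}(c)\,f_0(h^{-1}v)\bigr)=c\,\phi_v(h),$$
so $f(cv)=c\,f(v)$. The action on scalars by $h^{-1}$ is undone by the outer $h$.

*Nontriviality.* Since $H$ fixes $v_0$, $\phi_{v_0}(h)=h(f_0(v_0))=h(1)=1$ for all $h\in H$, so $f(v_0)=1$.

*Symmetry.* For $g,h\in H$,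
$$\phi_{gv}(gh)=gh\bigl(f_0(h^{-1}g^{-1}gv)\bigr)=g\,\phi_v(h).$$
Choose $m'$ large enough for $v$ and $gv$. As $h$ runs over $H/G_{m'}$, so does $gh$. Since $g$ acts on $F$ by a field automorphism, it commutes with the averaging, and therefore $f(gv)=g\,f(v)$. So every $g\in H$ fixes the function $f$.

Now $f$ is a set in $\mathcal M$ whose elements are pairs of elements of $\mathcal N$, and it is fixed by $H=G_n$. Hence $f\in\mathcal N$, and it is a nontrivial linear functional on $V$ in $\mathcal N$. So $\mathcal N$ satisfies ZFA and (NF) but not AC. $\square$

The use of a different prime for each $A_p$ is what makes Step 3 work for every field: beyond $n$, the characteristic of $F$ no longer occurs among the factors. If all the sets of atoms were pairs, the average would divide by powers of $2$, and the argument would stop at fields of characteristic $2$.
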